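\title{Long-range order on the Nishimori line in one dimension:\\ the threshold $\alpha=2$}

\begin{abstract}
We study the one-dimensional Ising spin glass with independent Gaussian couplings $J_{ij}$ of mean $\beta|i-j|^{-\alpha}$ and variance $|i-j|^{-\alpha}$, $\alpha>1$, at inverse temperature $\beta$. We prove that it has long-range order at large $\beta$ if and only if $\alpha\le2$, the borderline case $\alpha=2$ included. On the Nishimori line the Gibbs measure is the posterior law of a hidden spin configuration observed through noisy pair products. For $\alpha\le 2$ we prove order by constructing a multiscale estimator of the hidden configuration. In the other direction we bound the averaged two-point function by the connection probability of long-range percolation with edge probabilities $1-e^{-\beta^2|i-j|^{-\alpha}}$. For $\alpha>2$ this gives decay of exact order $|i-j|^{-\alpha}$ at every temperature.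
\end{abstract}

\section{Introduction}

\subsection{The model and the question}

Fix $\alpha>1$ and $\beta>0$, and write $v_{ij}=|i-j|^{-\alpha}$. For $N\ge1$ let $\Lambda_N=\{1,2,\dots,2^N\}$. A configuration $\sigma\in\{-1,+1\}^{\Lambda_N}$ has energy
\[
H_N(\sigma)=-\sum_{i<j,\ i,j\in\Lambda_N}J_{ij}\,\sigma_i\sigma_j
\]
(free boundary conditions), where the couplings are independent Gaussian variables,
\[
J_{ij}\sim\mathcal N(\beta v_{ij},\,v_{ij}),
\]
and $\mathcal N(\mu,v)$ denotes the Gaussian law with mean $\mu$ and variance $v$. We write $\langle\cdot\rangle_N$ for the average under the Gibbs measure, which gives $\sigma$ a weight proportional to $e^{-\beta H_N(\sigma)}$, and $\mathbb E$ for the average over the couplings. The same number $\beta$ is the inverse temperature and the ratio of the mean of $J_{ij}$ to its variance. This is the \emph{Nishimori condition}: it says that the density of $J_{ij}$ at $y$ is $e^{\beta y}$ times an even function of $y$, so that the law of a coupling contains the Boltzmann factor of its bond. The only parameter is then $\beta$, and varying it moves the system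 along the Nishimori line.

The couplings are positive on average, which favors aligned spins, but each of them has either sign, and at large distance the standard deviation $|i-j|^{-\alpha/2}$ is much larger than the mean $\beta|i-j|^{-\alpha}$. The Gibbs measure is invariant under $\sigma\mapsto-\sigma$, so the magnetization $M_N=2^{-N}\sum_{i\in\Lambda_N}\sigma_i$ has Gibbs average zero, and alignment is measured by its second moment:
\[
m^2(\beta)=\limsup_{N\to\infty}\mathbb E\langle M_N^2\rangle_N ,\qquad
\mathbb E\langle M_N^2\rangle_N=4^{-N}\sum_{i,j\in\Lambda_N}\mathbb E\langle\sigma_i\sigma_j\rangle_N .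
\]
We say that the model has a \emph{phase transition at finite temperature} if $m^2(\beta)>0$ for all sufficiently large $\beta$ and $m^2(\beta)=0$ for all sufficiently small $\beta>0$. With $\zeta(\alpha)=\sum_{r\ge1}r^{-\alpha}$, two results are known:
\begin{itemize}
\item[(i)] for every $\alpha>1$, $m^2(\beta)=0$ whenever $32\beta^2\zeta(\alpha)<1$;
\item[(ii)] for $1<\alpha<3/2$, $m^2(\beta)>0$ for all sufficiently large $\beta$.
\end{itemize}
So there is a transition for $1<\alpha<3/2$. The problem posed in \cite{problem} is to decide the remaining case: for which $\alpha\ge3/2$ is $m^2(\beta)>0$ for all sufficiently large $\beta$?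

\subsection{Results}

The answer is: exactly for $\alpha\le2$. It follows from the first two theorems below.

\begin{theorem}[Order for $1<\alpha\le2$]\label{thm:order}
If $1<\alpha\le2$ and $\beta\ge15$, then $\mathbb E\langle M_N^2\rangle_N\ge1-36\,e^{-\beta^2/12}$ for all $N\ge1$. In particular $m^2(\beta)>0$ for all $\beta\ge15$, and together with \textup{(i)}, or with Corollary~\ref{cor:main}\textup{(b)}, the model has a phase transition at finite temperature.
\end{theorem}

\begin{theorem}[No order and sharp decay for $\alpha>2$]\label{thm:decay}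
If $\alpha>2$, then for every $\beta>0$ there is $C=C(\alpha,\beta)<\infty$ such that for all $N$ and all $i\ne j$ in $\Lambda_N$,
\[
\frac{\beta^2}{1+\beta^2}\,|i-j|^{-\alpha}\le\mathbb E\langle\sigma_i\sigma_j\rangle_N\le C\,|i-j|^{-\alpha}.
\]
Hence $\mathbb E\langle M_N^2\rangle_N=O(2^{-N})$ and $m^2(\beta)=0$ for every $\beta>0$.
\end{theorem}

All upper bounds on correlations come from one comparison. In \emph{independent bond percolation} on a vertex set, each pair $\{x,y\}$ of vertices is declared open with a prescribed probability, independently of all other pairs; $x\leftrightarrow y$ is the event that a finite path of open edges joins $x$ to $y$, and the cluster of $x$ is the set of $y$ with $x\leftrightarrow y$.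

\begin{theorem}[Percolation bound]\label{thm:perc}
For all $\alpha>1$, $\beta>0$, $N\ge 1$ and $i\ne j$ in $\Lambda_N$,
\[
\mathbb E\langle\sigma_i\sigma_j\rangle_N\le P(i\leftrightarrow j),
\]
where $P$ is independent bond percolation on $\Lambda_N$ in which the edge $\{x,y\}$ is open with probability $1-\exp(-\beta^2|x-y|^{-\alpha})$.
\end{theorem}

\begin{corollary}\label{cor:main}
Let $\alpha>1$.
\begin{itemize}
\item[(a)] $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is nondecreasing in $\beta$ and nonincreasing in $\alpha$. So there is $\beta_c(\alpha)\in[0,\infty]$, nondecreasing in $\alpha$, with $m^2=0$ for $\beta<\beta_c$ and $m^2>0$ for $\beta>\beta_c$. Moreover $0<\beta_c(\alpha)\le15$ for $1<\alpha\le2$, and $\beta_c(\alpha)=\infty$ for $\alpha>2$.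
\item[(b)] $m^2(\beta)=0$ if $2\beta^2\zeta(\alpha)<1$.
\item[(c)] If $\alpha=2$, then $m^2(\beta)=0$ for all $\beta\le1$, so $1\le\beta_c(2)\le15$.
\item[(d)] $m^2(\beta)\le1-e^{-2\zeta(\alpha)\beta^2}$. Hence, for $1<\alpha\le2$ and $\beta\ge15$,
\[
e^{-2\zeta(\alpha)\beta^2}\le1-m^2(\beta)\le36\,e^{-\beta^2/12}.
\]
\end{itemize}
\end{corollary}

Part (b) improves the constant $32$ in (i) to $2$, and Theorem~\ref{thm:order} contains (ii); the proofs use neither (i) nor (ii). The only outside input beyond textbook probability is a theorem of Aizenman and Newman \cite{AN}, which is used in part (c) alone. The assumption $\alpha>1$ enters only through $\zeta(\alpha)<\infty$, that is, in (b), (d) and the bound $\beta_c>0$.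

\subsection{Which answer to expect}\label{sec:heuristic}

Throughout, $g$ is a standard Gaussian variable, and we use the tail bound $\mathbb P(g\ge t)\le e^{-t^2/2}$, $t\ge0$, in this form: a Gaussian variable with mean $\mu$, $|\mu|\ge a>0$, and variance at most $v$ vanishes or has the sign opposite to $\mu$ with probability at most $e^{-a^2/2v}$.

Suppose first that only the nearest-neighbor couplings are kept. Then the products $\sigma_k\sigma_{k+1}$ are independent under the Gibbs measure, $\langle\sigma_i\sigma_j\rangle=\prod_{i\le k<j}\tanh(\beta J_{k,k+1})$, and the average $(\mathbb E\tanh\beta J_{12})^{|i-j|}$ decays exponentially for every $\beta$. One negative coupling makes it favorable to reverse all spins on one side of it. Order therefore depends on whether the long bonds suppress such domain walls.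

Take the chain $\{-L+1,\dots,L\}$ with all spins equal to $+1$ and reverse the spins at $1,\dots,L$. The energy changes by $2\sum_{i\le0<j}J_{ij}\sim\mathcal N(2\beta S_L,4S_L)$, where
\begin{equation}\label{eq:SL}
S_L=\sum_{-L<i\le0<j\le L}(j-i)^{-\alpha},\qquad \sum_{r\le L}r^{1-\alpha}\le S_L\le\sum_{r<2L}r^{1-\alpha};
\end{equation}
the bounds hold because the distance $r$ occurs $\min(r,2L-r)$ times. The wall lowers the energy with probability $\mathbb P(g>\beta\sqrt{S_L})\le e^{-\beta^2S_L/2}$, and there are of order $L$ places to put it. For $\alpha>2$ we have $S_L\le\zeta(\alpha-1)$, so the probability is bounded below uniformly in $L$, and one expects walls at a positive density for every $\beta$. For $\alpha<2$, $S_L$ grows like $L^{2-\alpha}$ and $Le^{-\beta^2S_L/2}\to0$, so one expects order. Nothing in this computation singles out $\alpha=3/2$. For $\alpha=2$, $S_L=\ln L+O(1)$, and the bound $L\cdot L^{-\beta^2/2}$ tends to zero only when $\beta$ is large enough. This suggests the threshold $\alpha=2$, with the borderline on the ordered side at low temperature.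

The computation is not a proof, because the Gibbs measure is not concentrated on the constant configurations, and a random environment offers many other favorable defects at all scales. We avoid estimating Gibbs weights altogether. Section~\ref{sec:inference} shows that $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ measures how well the product of two hidden spins can be recovered from noisy data. Any explicit recovery procedure then gives a lower bound on the order parameter, and any more informative data model gives an upper bound. Section~\ref{sec:perc} proves Theorem~\ref{thm:perc} by the second route, Section~\ref{sec:decay} analyzes the percolation model for $\alpha>2$, Section~\ref{sec:order} proves Theorem~\ref{thm:order} by the first route, and Section~\ref{sec:cor} proves the corollary.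

\section{The Nishimori line as an inference problem}\label{sec:inference}

\subsection{The planted model}

Let $s=(s_i)$ be independent uniform signs. Given $s$, let $Y_{ij}\sim\mathcal N(\beta v_{ij}s_is_j,\,v_{ij})$, $i<j$, be independent. We call $s$ the hidden configuration and $Y$ the data, and we write $\langle\cdot\rangle_Y$ for the Gibbs average on $\Lambda_N$ with the couplings $J$ replaced by $Y$. For an edge $e=\{i,j\}$ we write $s_e=s_is_j$, $\sigma_e=\sigma_i\sigma_j$, $Y_e=Y_{ij}$ and $\theta_e=\beta^2|i-j|^{-\alpha}$.

\begin{proposition}\label{prop:nishimori}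
In the planted model on $\Lambda_N$ the conditional law of $s$ given $Y$ is the Gibbs measure with couplings $Y$, and for all $i,j\in\Lambda_N$,
\begin{equation}\label{eq:nish}
\mathbb E\langle\sigma_i\sigma_j\rangle_N=\mathbb E\big[\langle\sigma_i\sigma_j\rangle_Y^2\big],\qquad\langle\sigma_i\sigma_j\rangle_Y=\mathbb E[s_is_j\mid Y].
\end{equation}
\end{proposition}

\begin{proof}
Given $s$, the density of $Y_e$ at $y$ is
\begin{equation}\label{eq:density}
(2\pi v_e)^{-1/2}e^{-(y-\beta v_es_e)^2/2v_e}=\varphi_e(y)\,e^{\beta ys_e},
\end{equation}
where $\varphi_e$ is even and, since $s_e^2=1$, does not depend on $s$. The prior on $s$ is uniform, so by Bayes' rule $\mathbb P(s=\sigma\mid Y)$ is proportional to $\exp(\beta\sum_eY_e\sigma_e)$. This is the first claim and the second identity in \eqref{eq:nish}. Put $J_e=s_eY_e$. Given $s$, these variables are independent with law $\mathcal N(\beta v_e,v_e)$, the law of the couplings of the spin glass. The substitution $\sigma_i\mapsto s_i\sigma_i$ in the Gibbs sums gives $\langle\sigma_i\sigma_j\rangle_J=s_is_j\langle\sigma_i\sigma_j\rangle_Y$. Taking expectations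 and conditioning on $Y$,
\[
\mathbb E\langle\sigma_i\sigma_j\rangle_N=\mathbb E\big[s_is_j\langle\sigma_i\sigma_j\rangle_Y\big]=\mathbb E\big[\mathbb E[s_is_j\mid Y]\,\langle\sigma_i\sigma_j\rangle_Y\big]=\mathbb E\big[\langle\sigma_i\sigma_j\rangle_Y^2\big].\qedhere
\]
\end{proof}

The Nishimori condition is used in \eqref{eq:density}: it makes the exponent of the likelihood equal to the inverse temperature. By \eqref{eq:nish}, $1-\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is the smallest mean square error with which $s_is_j$ can be predicted from $Y$. The error can only grow when data are discarded or blurred.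

\begin{lemma}\label{lem:lessdata}
Let $F$ be a bounded function of $s$, let $D'$ be any random data, let $\xi$ be independent of $(s,D')$, and let $D$ be a measurable function of $(D',\xi)$. Then $\mathbb E\big[\mathbb E[F\mid D]^2\big]\le\mathbb E\big[\mathbb E[F\mid D']^2\big]$.
\end{lemma}

\begin{proof}
By independence $\mathbb E[F\mid D',\xi]=\mathbb E[F\mid D']$, so by the tower property $\mathbb E[F\mid D]=\mathbb E\big[\mathbb E[F\mid D']\,\big|\,D\big]$. The conditional Jensen inequality for $x\mapsto x^2$ gives the claim.
\end{proof}

\subsection{One bond}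

The posterior depends on $Y_e$ through $X_e=\beta Y_e$, which given $s$ has law $\mathcal N(\theta_es_e,\theta_e)$. So the single number $\theta_e$, the squared ratio of mean to standard deviation, describes the quality of the bond $e$. If only $Y_e$ is observed, then \eqref{eq:density} gives $\mathbb E[s_e\mid Y_e]=\tanh X_e$, and $\mathbb E\big[\mathbb E[s_e\mid Y_e]^2\big]=q(\theta_e)$, where
\[
q(\theta)=\mathbb E\tanh^2X,\qquad X\sim\mathcal N(\theta,\theta).
\]
For the two-site chain $\Lambda_1$ this is the whole model: $\mathbb E\langle\sigma_1\sigma_2\rangle_1=q(\beta^2)$.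

\begin{lemma}\label{lem:q}
For all $\theta>0$, $\ \dfrac{\theta}{1+\theta}\le q(\theta)\le1-e^{-\theta}$.
\end{lemma}

\begin{proof}
Let $S$ be a uniform sign and $Z=\theta S+\sqrt\theta\,g$ with $g$ independent of $S$. Then $\mathbb E[S\mid Z]=\tanh Z$, $\mathbb E\tanh^2Z=q(\theta)$ and $\mathbb EZ^2=\theta^2+\theta$. By the Cauchy--Schwarz inequality, $\theta=\mathbb E[SZ]=\mathbb E[Z\tanh Z]\le\sqrt{q(\theta)(\theta^2+\theta)}$, which is the lower bound.

The density of $\mathcal N(\theta,\theta)$ at $x$ is $e^{x-\theta/2}$ times the density of $Z_0\sim\mathcal N(0,\theta)$. For even $F$ this gives $\mathbb EF(X)=e^{-\theta/2}\,\mathbb E[F(Z_0)\cosh Z_0]$. Take $F=1-\tanh^2=1/\cosh^2$, and use Jensen's inequality for $x\mapsto1/x$ and $\mathbb E\cosh Z_0=e^{\theta/2}$: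
\[
1-q(\theta)=e^{-\theta/2}\,\mathbb E\frac1{\cosh Z_0}\ge\frac{e^{-\theta/2}}{\mathbb E\cosh Z_0}=e^{-\theta}.\qedhere
\]
\end{proof}

Both bounds are $\theta+O(\theta^2)$ for small $\theta$, which is the regime of long bonds.

\begin{lemma}\label{lem:mono}
For all $\alpha>1$, $\beta>0$, $N$ and $i\ne j$ in $\Lambda_N$:
\begin{itemize}
\item[(a)] $\mathbb E\langle\sigma_i\sigma_j\rangle_N\ge\frac{\beta^2}{1+\beta^2}|i-j|^{-\alpha}$;
\item[(b)] $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is nondecreasing in $\beta$ and nonincreasing in $\alpha$.
\end{itemize}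
\end{lemma}

\begin{proof}
(a) Discard all data except $Y_{ij}$. By \eqref{eq:nish}, Lemma~\ref{lem:lessdata} and Lemma~\ref{lem:q}, with $\theta=\beta^2|i-j|^{-\alpha}\le\beta^2$, we get $\mathbb E\langle\sigma_i\sigma_j\rangle_N\ge q(\theta)\ge\theta/(1+\theta)\ge\theta/(1+\beta^2)$.

(b) Let $\beta\le\beta'$ and $\alpha\ge\alpha'$. Then $\theta_e\le\theta'_e$ for every edge, since distances are at least $1$. Let $X'_e\sim\mathcal N(\theta'_es_e,\theta'_e)$ be the data for $(\alpha',\beta')$, let $\xi_e\sim\mathcal N(0,\theta_e-\theta_e^2/\theta_e')$ be independent of each other and of $(s,X')$, and put $X_e=(\theta_e/\theta_e')X'_e+\xi_e$. Given $s$, the $X_e$ are independent Gaussians with mean $\theta_es_e$ and variance $\theta_e^2/\theta_e'+\theta_e-\theta_e^2/\theta_e'=\theta_e$, so they are data for $(\alpha,\beta)$. Apply \eqref{eq:nish} and Lemma~\ref{lem:lessdata}.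
\end{proof}

\subsection{Estimators bound the order parameter from below}

The law of $Y$ is the same for $s$ and for $-s$, so $s$ can be recovered at best up to a global sign. The quality of a guess is therefore measured by its squared overlap with $s$.

\begin{lemma}\label{lem:estimator}
Let $x=x(Y)\in\{\pm1\}^{\Lambda_N}$ be any measurable function of the data and let $R=2^{-N}\sum_{i\in\Lambda_N}s_ix_i$. Then $\mathbb E\langle M_N^2\rangle_N\ge(\mathbb ER^2)^2$.
\end{lemma}

\begin{proof}
Expand the square, condition on $Y$, apply the Cauchy--Schwarz inequality to the average over the data and over the pairs $(i,j)$, and use \eqref{eq:nish}: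
\begin{align*}
\mathbb ER^2&=4^{-N}\sum_{i,j}\mathbb E\big[x_ix_j\langle\sigma_i\sigma_j\rangle_Y\big]\le4^{-N}\sum_{i,j}\mathbb E\big|\langle\sigma_i\sigma_j\rangle_Y\big|\\
&\le\Big(4^{-N}\sum_{i,j}\mathbb E\langle\sigma_i\sigma_j\rangle_Y^2\Big)^{1/2}=\big(\mathbb E\langle M_N^2\rangle_N\big)^{1/2}.\qedhere
\end{align*}
\end{proof}

\section{Comparison with percolation}\label{sec:perc}

A Gaussian bond always tells something about $s_e$ and never tells it with certainty. The opposite extreme is a bond that reveals $s_e$ exactly with some probability and otherwise reveals nothing. For such bonds the posterior is explicit and the two-point function is a connection probability. We show that replacing a Gaussian bond by an all-or-nothing bond with a suitable probability can only increase correlations. The replacement is made one edge at a time, so we need a class of models that contains both kinds of bonds and all mixtures.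

\subsection{Sign models}

Let $V$ be a finite set and $s\in\{\pm1\}^V$ uniform. For each pair $e$ of points of $V$ draw a \emph{strength} $T_e\in[0,1]$, independently over $e$ and independently of $s$. Given $s$ and $T$, draw independent signs $\eta_e$ with $\mathbb P(\eta_e=\eta\mid s,T)=\frac12(1+T_e\eta s_e)$, so that $\eta_e=s_e$ with probability $\frac12(1+T_e)$. The data are $(T,\eta)$. By Bayes' rule the posterior gives $\sigma$ a weight proportional to $\prod_e(1+T_e\eta_e\sigma_e)$; almost surely $\sigma=s$ has positive weight. We call this a \emph{sign model}, write $\langle\cdot\rangle$ for its posterior average, and call $e$ an \emph{erasure edge} if $T_e$ takes only the values $0$ and $1$.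

The planted model is a sign model, with $T_e=\tanh(\beta|Y_e|)$ and $\eta_e=\operatorname{sign}Y_e$. Indeed, by \eqref{eq:density} the density of $|Y_e|$ at $y>0$ is $2\varphi_e(y)\cosh(\beta y)$ for both values of $s_e$, so the strengths are independent of $s$; given $|Y_e|=y$, the sign equals $\eta$ with probability $e^{\beta y\eta s_e}/(2\cosh\beta y)=\frac12(1+\eta s_e\tanh\beta y)$; and $(T_e,\eta_e)$ determines $Y_e$. Moreover $\mathbb ET_e^2=q(\theta_e)$.

For a single edge $\langle\sigma_e\rangle=T_e\eta_e$, so $\mathbb E\langle\sigma_e\rangle^2=\mathbb ET_e^2$. An erasure edge has the same value if it is \emph{open}, meaning $T_e=1$, with probability $\mathbb ET_e^2$. This fixes the probability. The first case with an inequality is a triangle.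

\begin{example}\label{ex:triangle}
Let $V=\{1,2,3\}$ and $q_e=\mathbb ET_e^2$, and assume $T_{13}<1$. Given the data of the edges $12$ and $23$ only, $\sigma_1\sigma_2$ and $\sigma_2\sigma_3$ are independent under the posterior, so $\sigma_1\sigma_3$ has mean $a=T_{12}\eta_{12}T_{23}\eta_{23}$, and $\mathbb Ea^2=q_{12}q_{23}$ is the probability that a path of two erasure edges is open. Now add the edge $13$ with $T_{13}=t$. The sign $\eta_{13}$ equals $\eta$ with probability $\frac12(1+t\eta a)$, and then $\langle\sigma_1\sigma_3\rangle=(a+t\eta)/(1+t\eta a)$. Averaging over $\eta$,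
\[
1-\sum_{\eta=\pm1}\frac{(a+t\eta)^2}{2(1+t\eta a)}=1-\frac{a^2+t^2-2t^2a^2}{1-t^2a^2}=\frac{(1-a^2)(1-t^2)}{1-t^2a^2}\ge(1-a^2)(1-t^2).
\]
Since $T_{13}$ is independent of $a$, we get $\mathbb E\langle\sigma_1\sigma_3\rangle^2\le1-(1-q_{12}q_{23})(1-q_{13})$, which is the probability of $1\leftrightarrow3$ in percolation with edge probabilities $q_e$.
\end{example}

\subsection{Edge replacement}

\begin{lemma}\label{lem:replace}
In a sign model fix $i\ne j$ and an edge $e$. Replace $e$ by an erasure edge that is open with probability $\mathbb ET_e^2$, and keep the laws of all other strengths. Then $\mathbb E\langle\sigma_i\sigma_j\rangle^2$ does not decrease.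
\end{lemma}

\begin{proof}
Let $\mathcal D$ be the data of the edges other than $e$, let $\langle\cdot\rangle_0$ be the posterior given $\mathcal D$, and put $a=\langle\sigma_i\sigma_j\rangle_0$, $b=\langle\sigma_e\rangle_0$, $c=\langle\sigma_i\sigma_j\sigma_e\rangle_0$. The strength $T_e$ is independent of $(s,\mathcal D)$. Given $\mathcal D$ and $T_e=t$, the sign $\eta_e$ equals $\eta$ with probability $\langle\frac12(1+t\eta\sigma_e)\rangle_0=\frac12(1+t\eta b)$, and then $\langle\sigma_i\sigma_j\rangle=(a+t\eta c)/(1+t\eta b)$. Let $\Phi(t)=\mathbb E[\langle\sigma_i\sigma_j\rangle^2\mid\mathcal D,T_e=t]$. If $|b|<1$, then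
\begin{align*}
\Phi(t)&=\frac{(a+tc)^2(1-tb)+(a-tc)^2(1+tb)}{2(1-t^2b^2)}=\frac{a^2+t^2c^2-2t^2abc}{1-t^2b^2}\\
&=a^2+\frac{t^2(c-ab)^2}{1-t^2b^2}\le a^2+t^2\,\frac{(c-ab)^2}{1-b^2}=(1-t^2)\Phi(0)+t^2\Phi(1).
\end{align*}
If $|b|=1$, then $\sigma_e$ is constant under $\langle\cdot\rangle_0$, the data of $e$ do not change the posterior, and $\Phi(t)=a^2$ for all $t$, so the same inequality holds. Average over $T_e$, which is independent of $\mathcal D$: the right side becomes $(1-\mathbb ET_e^2)\Phi(0)+\mathbb ET_e^2\,\Phi(1)$, the conditional value for the erasure edge. The law of $\mathcal D$ is the same in both models, so averaging over it ends the proof.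
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:perc}]
Start from the planted model on $\Lambda_N$ and apply Lemma~\ref{lem:replace} to all edges in turn. By \eqref{eq:nish}, $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is at most $\mathbb E\langle\sigma_i\sigma_j\rangle^2$ in the model where all edges are erasure edges, $e$ being open with probability $q(\theta_e)$, independently. There the posterior is uniform on the configurations with $\sigma_e=\eta_e$ for all open $e$. If $i\leftrightarrow j$, then $\sigma_i\sigma_j$ is the product of the $\eta_e$ along an open path, and $\langle\sigma_i\sigma_j\rangle^2=1$. Otherwise, reversing all spins in the cluster of $i$ preserves the posterior and reverses $\sigma_i\sigma_j$, so $\langle\sigma_i\sigma_j\rangle=0$. Thus $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is at most the probability of $i\leftrightarrow j$ with edge probabilities $q(\theta_e)$. By Lemma~\ref{lem:q}, $q(\theta_e)\le1-e^{-\theta_e}$, and raising edge probabilities does not lower connection probabilities: draw independent uniform variables $\omega_e\in[0,1]$ and open $e$ when $\omega_e$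 is below the edge probability.
\end{proof}

From now on $P$ and $E$ refer to percolation on $\mathbb Z$ in which $\{x,y\}$ is open with probability $p_{|x-y|}$, where
\[
p_r=1-e^{-\beta^2r^{-\alpha}}\le\beta^2r^{-\alpha},
\]
and $\tau(z)=P(0\leftrightarrow z)$, with $\tau(0)=1$. A connection by edges inside $\Lambda_N$ is a connection in $\mathbb Z$, so Theorem~\ref{thm:perc} and translation invariance give
\begin{equation}\label{eq:tau}
\mathbb E\langle\sigma_i\sigma_j\rangle_N\le\tau(i-j)\qquad(i,j\in\Lambda_N).
\end{equation}

\section{Decay of correlations for $\alpha>2$}\label{sec:decay}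

Let $\alpha>2$ and $\beta>0$. The lower bound in Theorem~\ref{thm:decay} is Lemma~\ref{lem:mono}(a). By \eqref{eq:tau}, the upper bound follows from $\tau(z)\le C|z|^{-\alpha}$. For small $\beta$ one could count paths edge by edge, since the expected number $2\sum_rp_r$ of open edges at a vertex is then below $1$. For large $\beta$ it is not, and we count instead the exits from a long interval. We first show qualitatively that $\tau(z)\to0$, deduce that the expected number of exits from a long interval that are connected to its center is small, and then iterate.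

\subsection{Cuts}

Call $c\in\mathbb Z$ a \emph{cut} if no open edge $\{x,y\}$ has $x\le c<y$. This is the percolation counterpart of a domain wall that costs nothing. Let $\psi(n)$ be the probability that none of $0,1,\dots,n-1$ is a cut, with $\psi(0)=1$.

\begin{lemma}\label{lem:cuts}
$\psi(n)\to0$ as $n\to\infty$, and $\tau(z)\le\psi(|z|)$ for all $z\in\mathbb Z$.
\end{lemma}

\begin{proof}
There are $r$ pairs $x\le c<y$ with $y-x=r$, so
\[
P(c\text{ is a cut})=\prod_{r\ge1}(1-p_r)^r=e^{-\beta^2\zeta(\alpha-1)}>0,
\]
because $\alpha>2$. Let $\xi_c=(\xi_c(r))_{r\ge1}$, where $\xi_c(r)$ is the indicator that $\{c,c+r\}$ is open. The sequence $(\xi_c)_{c\in\mathbb Z}$ is i.i.d., and the indicator that $c$ is a cut equals $f\big((\xi_{c+k})_{k\in\mathbb Z}\big)$, where $f(\xi)=1$ if $\xi_k(r)=0$ for all $k\le0$ and $r>-k$, and $f(\xi)=0$ otherwise. Birkhoff's ergodic theorem for an i.i.d.\ sequence states that, for bounded measurable $f$, the averages $n^{-1}\sum_{c=0}^{n-1}f\big((\xi_{c+k})_k\big)$ converge almost surely to $Ef(\xi)$. The limit is positive, so almost surely there is a cut $c\ge0$,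 and $\psi(n)\to0$. For $z>0$, an open path from $0$ to $z$ contains, for each $c\in\{0,\dots,z-1\}$, an edge $\{x,y\}$ with $x\le c<y$; hence $\tau(z)\le\psi(z)$. Finally $\tau(-z)=\tau(z)$ by reflection.
\end{proof}

Lemma~\ref{lem:cuts} and \eqref{eq:tau} already give $\mathbb E\langle M_N^2\rangle_N\le4^{-N}\sum_{i,j}\psi(|i-j|)\to0$. The rest of the section yields the rate. For $\alpha\le2$ the series $\sum_rr^{1-\alpha}$ diverges and cuts have probability zero.

\subsection{Exits from an interval}

For $n\ge1$ let $S=\{-n,\dots,n\}$, let $\mathcal C_S$ be the set of sites joined to $0$ by open edges with both endpoints in $S$, and put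
\[
k(y)=\mathbf 1\{y\notin S\}\sum_{x\in S}P(x\in\mathcal C_S)\,p_{|x-y|},\qquad\phi=\sum_{y\in\mathbb Z}k(y).
\]
Thus $\phi$ is the expected number of open edges from $\mathcal C_S$ to the outside of $S$.

\begin{lemma}\label{lem:exit}
There is $n\ge1$ with $\phi\le\frac12$. For every $n$, $k(y)\le C_1|y|^{-\alpha}$ for $y\neq0$, with $C_1=(2n+1)(n+1)^\alpha\beta^2$.
\end{lemma}

\begin{proof}
Let $|x|\le n$ and $j=n+1-|x|$. Every $y\notin S$ has $|x-y|\ge j$, and each distance occurs at most twice, so
\[
\sum_{y\notin S}p_{|x-y|}\le2\beta^2\sum_{r\ge j}r^{-\alpha}\le2\beta^2\Big(j^{-\alpha}+\frac{j^{1-\alpha}}{\alpha-1}\Big)\le\frac{2\alpha\beta^2}{\alpha-1}\,j^{1-\alpha}.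
\]
Also $P(x\in\mathcal C_S)\le\tau(x)\le\psi(n+1-j)$, and each $j\in\{1,\dots,n+1\}$ comes from at most two $x$. Therefore
\[
\phi\le\frac{4\alpha\beta^2}{\alpha-1}\sum_{j=1}^{n+1}j^{1-\alpha}\,\psi(n+1-j).
\]
The terms are dominated by $j^{1-\alpha}$, which is summable because $\alpha>2$, and for fixed $j$ they tend to $0$ as $n\to\infty$ by Lemma~\ref{lem:cuts}. So $\phi\to0$ by dominated convergence. For the second claim, if $|x|\le n<|y|$, then $|x-y|\ge|y|-n\ge|y|/(n+1)$, the last step being equivalent to $|y|\ge n+1$; sum $p_{|x-y|}\le\beta^2(n+1)^\alpha|y|^{-\alpha}$ over the $2n+1$ values of $x$.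
\end{proof}

A connection from $0$ to a site outside $S$ must use one of these exits and then continue. The continuation may return to $S$, so to obtain independence we condition on $\mathcal C_S$ and cut the path at its \emph{last} visit to that set. Write $(k*\tau)(z)=\sum_yk(y)\tau(z-y)$.

\begin{lemma}\label{lem:conv}
For all $z\in\mathbb Z$, $\tau(z)\le\mathbf 1_S(z)+(k*\tau)(z)$.
\end{lemma}

\begin{proof}
For $z\in S$ the right side is at least $1$. Let $z\notin S$, and suppose $0\leftrightarrow z$ and $\mathcal C_S=A$. Take an open path from $0$ to $z$, let $x$ be its last vertex in $A$ and $y$ the next vertex. Then $y\notin A$, and in fact $y\notin S$, since otherwise the open edge $\{x,y\}$ would put $y$ in $\mathcal C_S$. The rest of the path joins $y$ to $z$ without visiting $A$. The event $\{\mathcal C_S=A\}$ depends on the edges inside $S$ with an endpoint in $A$; the edge $\{x,y\}$ has an endpoint in $A$ and is not inside $S$; the connection from $y$ to $z$ off $A$ depends on edges with no endpoint in $A$, and has probability at most $\tau(z-y)$. The three sets of edges are disjoint, so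
\[
\tau(z)\le\sum_AP(\mathcal C_S=A)\sum_{x\in A}\sum_{y\notin S}p_{|x-y|}\,\tau(z-y)=\sum_yk(y)\,\tau(z-y).\qedhere
\]
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:decay}]
Fix $n$ with $\phi\le\frac12$. Let $k^{*l}$ be the $l$-fold convolution of $k$, with $k^{*0}=\mathbf 1_{\{0\}}$. Inserting Lemma~\ref{lem:conv} into itself $L-1$ times gives $\tau\le\sum_{l<L}k^{*l}*\mathbf 1_S+k^{*L}*\tau$, and $k^{*L}*\tau\le\phi^L\to0$. Hence $\tau\le\sum_{l\ge0}k^{*l}*\mathbf 1_S$. Let $l\ge1$ and $y\ne0$. In $k^{*l}(y)=\sum_{y_1+\dots+y_l=y}k(y_1)\cdots k(y_l)$ each term has an index $m$ with $|y_m|\ge|y|/l$. For fixed $m$, bound $k(y_m)$ by $C_1(|y|/l)^{-\alpha}$ and sum freely over the other $l-1$ variables, which determine $y_m$. This gives $k^{*l}(y)\le C_1l^{1+\alpha}2^{1-l}|y|^{-\alpha}$. Let $|z|\ge2n$. Then $z\notin S$, so the term $l=0$ vanishes, and $|z-x|\ge|z|/2$ for $x\in S$. Therefore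
\[
\tau(z)\le\sum_{l\ge1}\sum_{x\in S}k^{*l}(z-x)\le(2n+1)2^\alpha C_1\Big(\sum_{l\ge1}l^{1+\alpha}2^{1-l}\Big)|z|^{-\alpha}.
\]
For $0<|z|<2n$ use $\tau(z)\le1\le(2n)^\alpha|z|^{-\alpha}$. So $\tau(z)\le C|z|^{-\alpha}$ for $z\ne0$, with $C<\infty$ depending only on $\alpha$ and $\beta$. Summing \eqref{eq:tau} over $j$ for each $i$ gives $\mathbb E\langle M_N^2\rangle_N\le2^{-N}(1+2C\zeta(\alpha))$.
\end{proof}

\section{Long-range order for $\alpha\le2$}\label{sec:order}

Fix $1<\alpha\le2$ and $\beta\ge15$. By Lemma~\ref{lem:estimator} it is enough to build, from the data $Y$, a configuration that agrees with $s$ or with $-s$ at most sites with high probability. We work with the planted model on $\mathbb Z$, of which only finite intervals are used; its restriction to $\Lambda_N$ is the planted model on $\Lambda_N$. Intervals $[a,b)$ are sets of integers, the length of an interval is its number of points, and $\operatorname{sign}0=1$.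

\subsection{The idea on the first scale}\label{sec:idea}

The simplest estimator multiplies nearest-neighbor signs: $z_i=\prod_{0\le j<i}\operatorname{sign}Y_{j,j+1}$. With $J_e=s_eY_e$ the hidden spins telescope, and $s_iz_i=s_0\prod_{0\le j<i}\operatorname{sign}J_{j,j+1}$. Each $J_{j,j+1}$ is negative with probability $p_0=\mathbb P(g>\beta)$. This is small, but one negative coupling reverses $s_iz_i$ on the whole chain to its right. Thus $\mathbb E[s_iz_is_jz_j]=(1-2p_0)^{|i-j|}$, and the squared overlap tends to $0$ on long chains.

The unused bonds can detect such a wall. Fix $c$ and suppose that in the window $c-L<i\le c+L$ all nearest-neighbor couplings other than $J_{c,c+1}$ are positive. Then $s_iz_i=\rho$ for $i\le c$ and $s_iz_i=\rho'$ for $i>c$ in the window, and we want to know whether $\rho=\rho'$. Let $D=\sum Y_{ij}z_iz_j$, the sum being over the pairs in the window with $i\le c<j$ and $j-i\ge2$. Given $s$ and the nearest-neighbor data, $z$ is fixed, and $D$ is Gaussian with mean $\rho\rho'\beta(S_L-1)$ and variance $S_L-1$, with $S_L$ as in \eqref{eq:SL}. Since $\alpha\le2$, $S_L\ge\sum_{r\le L}r^{-1}\ge\ln L$.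 So the sign of $D$ differs from $\rho\rho'$ with probability at most $e^{-\beta^2(\ln L-1)/2}=(e/L)^{\beta^2/2}$. If $D\le0$ we reverse $z$ to the right of $c$. The error probability is a high negative power of the window size, so we can afford to test polynomially many positions.

The repaired estimator works on chains so short that two negative couplings are unlikely. To go further we repeat the step with blocks in place of sites. If the estimates on blocks of length $K$ have used the bonds shorter than $K$, then for $\alpha=2$ the bonds of lengths between $K$ and $LK$ across a point still carry the signal $\sum_{K<r\le LK}r\cdot r^{-2}\approx\ln L$, whatever $K$ is. For $\alpha>2$ the remaining signal $\sum_{r>K}r^{1-\alpha}$ tends to $0$ as $K\to\infty$. Three difficulties appear on higher scales.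
\begin{itemize}
\item Each block is estimated only up to its own sign, and the signs must be aligned. We use overlapping blocks and compare estimates on the overlaps.
\item An estimate is wrong on a small fraction of sites, at uncontrolled positions. We weight the bonds so that the mean of the test depends only on the fractions.
\item The position of the wall is unknown, and a test whose window contains the wall away from its center is not reliable. We test all positions and accept an error in the position as large as the window.
\end{itemize}

\subsection{Scales and good blocks}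

At each level we join $\ell^2$ blocks and test with windows of about $\ell$ blocks on each side. Misplacing the wall spoils a fraction $\ell/\ell^2=1/\ell$ of the sites; these losses must be summable over the levels, so $\ell$ doubles at each level. If a block fails with probability $p$, the step fails when two disjoint blocks fail, with probability about $\ell^4p^2$, or when one of $\ell^2$ tests fails. The choice $p=\ell^{-6}$ makes $\ell^4p^2=\ell^{-8}$ much smaller than $(2\ell)^{-6}$, and the starting bound $p_0\le e^{-\beta^2/2}$ then dictates the first value of $\ell$.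

Let $\ell_0$ be the largest power of $2$ with $\ell_0\le e^{\beta^2/12}$. Since $\beta^2/12\ge18.75>10\ln2$, we have $\ell_0\ge2^{10}$. Put
\[
\ell_n=2^n\ell_0,\qquad K_0=2,\quad K_{n+1}=\ell_n^2K_n,\qquad\varepsilon_0=0,\quad\varepsilon_{n+1}=\varepsilon_n+1/\ell_n .
\]
All $\ell_n$ and $K_n$ are powers of $2$, and $\varepsilon_n<2/\ell_0\le1/16$.

A \emph{level-$n$ estimator} is a measurable rule that assigns to each interval $B$ of length $K_n$ a configuration $x^B\in\{\pm1\}^B$ depending only on $Y_B=(Y_{ij})_{i,j\in B}$, the rule being the same for all $B$ up to translation. The interval $B$ is \emph{good} if $\#\{i\in B:x_i^B\ne\rho s_i\}\le\varepsilon_nK_n$ for some sign $\rho$, and \emph{bad} otherwise. The event that $B$ is bad depends only on $(s_i)_{i\in B}$ and $Y_B$. So these events are independent for disjoint intervals, and their probability $p_n$ does not depend on the position of $B$.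

\begin{proposition}\label{prop:levels}
For every $n\ge0$ there is a level-$n$ estimator with $p_n\le\ell_n^{-6}$.
\end{proposition}

For $n=0$ and $B=\{i,i+1\}$ let $x^B=(1,\operatorname{sign}Y_{i,i+1})$. Then $B$ is good exactly when $\operatorname{sign}Y_{i,i+1}=s_is_{i+1}$, so $p_0=\mathbb P(g>\beta)\le e^{-\beta^2/2}\le\ell_0^{-6}$. Sections \ref{sec:glue}--\ref{sec:repair} carry out the step from $n$ to $n+1$. We write $K,\ell,\varepsilon,p$ for $K_n,\ell_n,\varepsilon_n,p_n$, and assume $p\le\ell^{-6}$.

\subsection{Gluing}\label{sec:glue}

Let $k\ge1$. Cover $[0,kK)$ by the $2k-1$ blocks $B_a=[aK/2,\,aK/2+K)$, $0\le a\le2k-2$, with level-$n$ estimates $x^{(a)}$. The even blocks $A_b=B_{2b}$, $0\le b\le k-1$, partition the interval, and each odd block overlaps half of each of its two neighbors (Figure~\ref{fig:blocks}). Put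
\[
O_a=\operatorname{sign}\sum_{i\in B_a\cap B_{a+1}}x_i^{(a)}x_i^{(a+1)},\qquad y^{(a)}=\Big(\prod_{a'<a}O_{a'}\Big)x^{(a)},
\]
and define the \emph{glued configuration} $z$ by $z_i=y_i^{(2b)}$ for $i\in A_b$. If $B_a$ is good, its \emph{sign} $\rho_a$ is the sign with $\#\{i\in B_a:y_i^{(a)}\ne\rho_as_i\}\le\varepsilon K$; it is unique because $\varepsilon<\frac12$. At level $0$ we have $B_a=\{a,a+1\}$ and $O_a=\operatorname{sign}Y_{a,a+1}$, and $z$ is the estimator of Section~\ref{sec:idea}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=1.4cm,y=0.75cm]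
\fill[black!15] (1,0) rectangle (4,0.7);
\fill[black!15] (5,0) rectangle (7,0.7);
\foreach \x/\lab in {0/{c-4},1/{c-3},2/{c-2},3/{c-1},4/{c},5/{c+1},6/{c+2},7/{c+3}} {
  \draw (\x,0) rectangle (\x+1,0.7);
  \node at (\x+0.5,0.35) {\small $A_{\lab}$};
}
\foreach \x in {0,...,6} \draw (\x+0.5,-1) rectangle (\x+1.5,-0.3);
\node at (4,-0.65) {\small $B_{2c-1}$};
\node at (5,-0.65) {\small $B_{2c+1}$};
\draw[thick] (2.5,0.7) .. controls (3.5,2.1) and (5.5,2.1) .. (6.5,0.7);
\node at (4.5,2.15) {\small $W_{c-2,\,c+2}$};
\end{tikzpicture}
\caption{Top row: the disjoint blocks $A_b$ of length $K$. Bottom row: the shifted blocks, whose overlaps with the top row are used to align the signs of neighboring estimates. The test $D_c$ (drawn for $\ell=3$) combines the statistics $W$ of all pairs formed by one shaded block on the left of $A_c$ and one on the right. It skips $A_c$, so all bonds it uses are longer than $K$.}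
\label{fig:blocks}
\end{figure}

\begin{lemma}\label{lem:glue}
If $B_a$ and $B_{a+1}$ are both good, then $\rho_a=\rho_{a+1}$.
\end{lemma}

\begin{proof}
Let $\Sigma=\sum_{i\in B_a\cap B_{a+1}}y_i^{(a)}y_i^{(a+1)}$. The overlap has $K/2$ points, and $y_i^{(a)}y_i^{(a+1)}=\rho_a\rho_{a+1}$ at all but at most $2\varepsilon K$ of them. So $\rho_a\rho_{a+1}\Sigma\ge K/2-4\varepsilon K>0$. On the other hand $\Sigma=O_a\sum_ix_i^{(a)}x_i^{(a+1)}\ge0$. Hence $\rho_a\rho_{a+1}=1$.
\end{proof}

Now take $k=\ell^2$ and $I=[0,\ell^2K)$, an interval of length $K_{n+1}$. We cannot demand that all blocks be good: the union bound for a bad block is $2\ell^2p$, which is larger than the bound we have to reproduce. We can exclude two independent failures. Let $G$ be the event that no two disjoint blocks $B_a,B_{a'}$ are both bad. By independence,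
\begin{equation}\label{eq:G}
\mathbb P(G^c)\le\binom{2\ell^2-1}{2}p^2\le2\ell^4p^2\le2\ell^{-8}.
\end{equation}
One bad spot spoils few sites, but it interrupts the chain of equalities of Lemma~\ref{lem:glue} and may leave one wall.

\begin{lemma}\label{lem:wall}
On $G$, at least one of the following holds.
\begin{itemize}
\item[(A)] All blocks $A_b$ except at most one are good with a common sign.
\item[(B)] There are an index $c^*$ and a sign $\rho$ such that $A_b$ is good with sign $\rho$ for $b<c^*$, $A_b$ is good with sign $-\rho$ for $b>c^*$, and $A_{c^*}$ is bad or good with sign $-\rho$.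
\end{itemize}
\end{lemma}

\begin{proof}
The blocks $B_a$ and $B_{a'}$ meet if and only if $|a-a'|\le1$, so on $G$ the set of indices $a$ of bad blocks is empty, a single point, or two consecutive points. If it is empty, (A) holds by Lemma~\ref{lem:glue}. If it contains an even index, there is only one; call it $2c^*$. Otherwise the set is a single odd index; call it $2c^*-1$. In both cases all $B_a$ with $a\le2c^*-2$ are good, so the blocks $A_b$, $b<c^*$, are good with a common sign by Lemma~\ref{lem:glue}. If $2c^*$ is bad, all $B_a$ with $a\ge2c^*+2$ are good; if not, all $B_a$ with $a\ge2c^*$ are good. So every $A_b$ with $b>c^*$ is good, and the good blocks $A_b$ with $b\ge c^*$ have a common sign. If one of the two groups is empty, or if their signs agree, (A) holds, $A_{c^*}$ being the only possible exception. Otherwise (B) holds.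
\end{proof}

\subsection{Testing for a wall}\label{sec:test}

Let $\mathcal F$ be the $\sigma$-field generated by $s$ and by the $Y_{ij}$ with $i,j\in I$, $|i-j|<K$. The configuration $z$, the event $G$, the alternative in Lemma~\ref{lem:wall}, and $c^*$ and $\rho$ are $\mathcal F$-measurable. Given $\mathcal F$, the longer bonds keep their Gaussian laws. For $b'-b=d\ge2$ put
\[
W_{b,b'}=K^{-2}\sum_{i\in A_b,\ j\in A_{b'}}|i-j|^\alpha\,Y_{ij}z_iz_j,\qquad U_b=K^{-1}\sum_{i\in A_b}s_iz_i .
\]
All pairs in the sum satisfy $K<|i-j|<(d+1)K$; this is why adjacent blocks are excluded. Different $(b,b')$ use disjoint sets of bonds, so given $\mathcal F$ the $W_{b,b'}$ are independent Gaussians. The factor $|i-j|^\alpha$ cancels the distance in the mean of $Y_{ij}$, so that the conditional mean factorizes: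
\[
\mathbb E[W_{b,b'}\mid\mathcal F]=\beta K^{-2}\sum_{i,j}s_iz_is_jz_j=\beta U_bU_{b'} .
\]
It does not depend on where in a block the wrong sites lie. Always $|U_b|\le1$, and if $A_b$ is good with sign $\rho$, then $\rho U_b\ge1-2\varepsilon\ge\frac78$. The conditional variance is
\begin{equation}\label{eq:var}
K^{-4}\sum_{i,j}|i-j|^{2\alpha}|i-j|^{-\alpha}\le K^{-4}\cdot K^2\cdot\big((d+1)K\big)^2=(d+1)^2\le\tfrac94d^2 .
\end{equation}
This is the only place where $\alpha\le2$ is used. For $\alpha>2$ the variance is at least $K^{-2}K^\alpha$, which grows with the scale while the mean stays bounded.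

So a pair of blocks at distance $d$ acts like one bond of the model with $\alpha=2$: $W/d^2$ has mean of order $\beta d^{-2}$ and variance of order $d^{-2}$. As in Section~\ref{sec:idea}, we add these up across a point. For $\ell\le c\le\ell^2-\ell$ let
\[
D_c=\sum_{l=1}^{\ell}\sum_{r=1}^{\ell-1}\frac{W_{c-l,\,c+r}}{(l+r)^2},\qquad h=\sum_{l=1}^{\ell}\sum_{r=1}^{\ell-1}\frac1{(l+r)^2}.
\]
The blocks that enter $D_c$ are those with indices $c-\ell,\dots,c-1$ and $c+1,\dots,c+\ell-1$; all lie in $I$. Each $d$ with $2\le d\le\ell$ arises as $l+r$ exactly $d-1$ times, so $h\ge\sum_{d=1}^\ell(d^{-1}-d^{-2})\ge\ln\ell-\pi^2/6$. Since $\ln\ell\ge10\ln2>6.9$ and $\pi^2/6<1.65<6.9/4$,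
\begin{equation}\label{eq:h}
h\ge5\qquad\text{and}\qquad h\ge\tfrac34\ln\ell .
\end{equation}

\begin{lemma}\label{lem:test}
Let $\ell\le c\le\ell^2-\ell$ and $\delta=e^{-\beta^2h/18}$.
\begin{itemize}
\item[(a)] On the event that all blocks entering $D_c$, except at most one, are good with a common sign, $\mathbb P(D_c\le0\mid\mathcal F)\le\delta$.
\item[(b)] On the event that the blocks entering $D_c$ are good, with one sign on the left of $A_c$ and the opposite sign on the right, $\mathbb P(D_c\ge0\mid\mathcal F)\le\delta$.
\end{itemize}
Moreover $\ell^2\delta\le\ell^{-6}/128$.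
\end{lemma}

\begin{proof}
Given $\mathcal F$, $D_c$ is Gaussian with variance at most $\sum_{l,r}\frac94(l+r)^{2}(l+r)^{-4}=\frac94h$, by \eqref{eq:var}. In case (a), the weights $(l+r)^{-2}$ of the pairs containing the exceptional block have distinct values of $l+r\ge2$, so they sum to less than $\pi^2/6-1<\frac23$. These pairs have $U_bU_{b'}\ge-1$, and all others have $U_bU_{b'}\ge\frac{49}{64}$. Hence
\[
\mathbb E[D_c\mid\mathcal F]\ge\beta\big[\tfrac{49}{64}(h-\tfrac23)-\tfrac23\big]=\beta\big[\tfrac12h+\tfrac{17}{64}h-\tfrac{113}{96}\big]\ge\tfrac12\beta h,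
\]
because $\frac{17}{64}\cdot5=\frac{255}{192}>\frac{226}{192}=\frac{113}{96}$. In case (b) every pair has $U_bU_{b'}\le-\frac{49}{64}$, so $\mathbb E[D_c\mid\mathcal F]\le-\frac{49}{64}\beta h\le-\frac12\beta h$. In both cases the Gaussian tail bound gives the probability $\exp\big(-(\beta h/2)^2/(9h/2)\big)=\delta$. Finally, by \eqref{eq:h} and $\beta\ge15$,
\[
\frac{\beta^2h}{18}\ge\frac{225\cdot\frac34}{18}\ln\ell\ge8.7\ln\ell\ge8\ln\ell+\ln128,
\]
since $\ln128=0.7\ln2^{10}\le0.7\ln\ell$. So $\ell^2\delta\le\ell^2\ell^{-8}/128$.
\end{proof}

The last inequality is where $\beta$ has to be large: the error of one test is a power of $\ell$ with exponent proportional to $\beta^2$, and it has to beat the number of tests and the target $\ell^{-6}$.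

\subsection{Repair and the induction step}\label{sec:repair}

Say that there is an \emph{alarm} at $c\in[\ell,\ell^2-\ell]$ if $D_c\le0$. If there is no alarm, let $w=z$. Otherwise let $\hat c$ be the smallest position of an alarm, and let $w=z$ on $A_b$ for $b<\hat c$ and $w=-z$ on $A_b$ for $b\ge\hat c$. The configuration $w$ depends only on $Y_I$, so $x^I=w$, extended by translation, is a level-$(n+1)$ estimator. The interval $I$ is good if $w$ differs from $s$ or from $-s$ at no more than $(\varepsilon+1/\ell)\ell^2K=\varepsilon\ell^2K+\ell K$ sites. In particular: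
\begin{quote}
$(\ast)$ $I$ is good if, for some sign $\rho_0$, on all but at most $\ell$ of the blocks $A_b$ the configuration $w$ differs from $\rho_0s$ at no more than $\varepsilon K$ sites.
\end{quote}
We show that on $G$ the conditional probability given $\mathcal F$ that $I$ is bad is at most $\ell^2\delta$. There are at most $\ell^2$ tests.

\emph{Case \textup{(A)}.} Lemma~\ref{lem:test}(a) applies to every $c$. With conditional probability at least $1-\ell^2\delta$ there is no alarm and $w=z$. Then $(\ast)$ holds with at most one exceptional block.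

\emph{Case \textup{(B)}.} Let $c\in[\ell,\ell^2-\ell]$. If $c\ge c^*+\ell$, the blocks entering $D_c$ have indices at least $c^*$, so all but possibly $A_{c^*}$ are good with sign $-\rho$. If $c\le c^*-\ell$, they have indices at most $c^*-1$ and are good with sign $\rho$. In both situations Lemma~\ref{lem:test}(a) applies. If $c=c^*$, the block $A_{c^*}$ does not enter $D_c$, and Lemma~\ref{lem:test}(b) applies. For the remaining $c$ we claim nothing. So with conditional probability at least $1-\ell^2\delta$, there is no alarm at any $c$ with $|c-c^*|\ge\ell$, and there is an alarm at $c^*$ if $c^*\in[\ell,\ell^2-\ell]$. On this event we check $(\ast)$.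
\begin{itemize}
\item Suppose there is an alarm. Then $|\hat c-c^*|\le\ell-1$. Let $z'$ be obtained from $z$ by reversing it on all $A_b$ with $b\ge c^*$. On every block except possibly $A_{c^*}$, $z'$ differs from $\rho s$ at no more than $\varepsilon K$ sites, and $w=z'$ except on $|\hat c-c^*|\le\ell-1$ blocks. So $(\ast)$ holds with $\rho_0=\rho$.
\item Suppose there is no alarm. Then $w=z$ and $c^*\notin[\ell,\ell^2-\ell]$: the wall is near an end of $I$ and can be ignored. If $c^*\le\ell-1$, take $\rho_0=-\rho$; the exceptional blocks have $b\le c^*$, and there are at most $\ell$ of them. If $c^*\ge\ell^2-\ell+1$, take $\rho_0=\rho$; the exceptional blocks have $b\ge c^*$, and there are at most $\ell-1$ of them.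
\end{itemize}

Combining this with \eqref{eq:G}, the last claim of Lemma~\ref{lem:test} and $\ell^2\ge256$,
\[
p_{n+1}\le2\ell^{-8}+\ell^2\delta\le\frac{\ell^{-6}}{128}+\frac{\ell^{-6}}{128}=(2\ell)^{-6}=\ell_{n+1}^{-6}.
\]
This proves Proposition~\ref{prop:levels}.

\subsection{All chain lengths}

\begin{proof}[Proof of Theorem~\ref{thm:order}]
Let $N\ge1$. Since $K_0=2$ and $K_n\to\infty$, there is $n$ with $K_n\le2^N<K_{n+1}$, and $2^N=kK_n$ with an integer $1\le k<\ell_n^2$ because $K_n$ is a power of $2$. On $\Lambda_N$ use the glued configuration $z$ of Section~\ref{sec:glue}, built from $2k-1$ blocks of level $n$, without any test. Here we need only a small failure probability, not one that reproduces the induction hypothesis, so a union bound suffices: with probability at least $1-2kp_n\ge1-2\ell_n^{-4}$ all blocks are good. Then all signs agree by Lemma~\ref{lem:glue}, and $R=2^{-N}\sum_is_iz_i$ has $|R|\ge1-2\varepsilon_n$. With $\varepsilon_n<2/\ell_0$,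
\[
\mathbb ER^2\ge(1-2\ell_n^{-4})(1-2\varepsilon_n)^2\ge1-2\ell_0^{-4}-8/\ell_0\ge1-9/\ell_0 .
\]
Lemma~\ref{lem:estimator} gives $\mathbb E\langle M_N^2\rangle_N\ge(1-9/\ell_0)^2\ge1-18/\ell_0\ge1-36\,e^{-\beta^2/12}$, because $\ell_0>\frac12e^{\beta^2/12}$. The bound is positive since $e^{18.75}>36$.
\end{proof}

\section{The critical inverse temperature}\label{sec:cor}

\begin{proof}[Proof of Corollary~\ref{cor:main}]
Let $\mathcal C(i)$ be the cluster of $i$ in the percolation on $\mathbb Z$. By \eqref{eq:tau} and translation invariance,
\begin{equation}\label{eq:cluster}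
\mathbb E\langle M_N^2\rangle_N\le4^{-N}\sum_{i\in\Lambda_N}E|\mathcal C(i)\cap\Lambda_N|\le E\min\big(2^{-N}|\mathcal C(0)|,\,1\big).
\end{equation}
By dominated convergence the right side tends to $0$ whenever $|\mathcal C(0)|<\infty$ almost surely.

(b) Every $z\in\mathcal C(0)$ is the endpoint of an open self-avoiding path from $0$. The edges of such a path are distinct, so the expected number of open self-avoiding paths with $l$ edges from $0$ is at most $(2\sum_rp_r)^l\le(2\beta^2\zeta(\alpha))^l$. If $2\beta^2\zeta(\alpha)<1$, then $E|\mathcal C(0)|\le\sum_{l\ge0}(2\beta^2\zeta(\alpha))^l<\infty$, and \eqref{eq:cluster} gives $m^2(\beta)=0$.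

(a) The monotonicity of $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is Lemma~\ref{lem:mono}(b). Summing over $i,j$ and taking the upper limit, $m^2$ is nondecreasing in $\beta$ and nonincreasing in $\alpha$. So $\beta_c(\alpha)=\inf\{\beta>0:m^2(\beta)>0\}$, with $\inf\emptyset=\infty$, separates the two regimes and is nondecreasing in $\alpha$. It is positive by (b), at most $15$ for $\alpha\le2$ by Theorem~\ref{thm:order}, and infinite for $\alpha>2$ by Theorem~\ref{thm:decay}.

(c) Aizenman and Newman \cite{AN} proved that independent one-dimensional percolation with edge probabilities $p_{xy}\le p<1$ for short bonds and $p_{xy}\le\lambda/|x-y|^2$ for long bonds has no infinite cluster if $\lambda\le1$. For $\alpha=2$ we have $p_r\le p_1<1$ and $p_r\le\beta^2/r^2$, so for $\beta\le1$ the cluster $\mathcal C(0)$ is almost surely finite, and \eqref{eq:cluster} gives $m^2(\beta)=0$. With (a), $1\le\beta_c(2)\le15$.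

(d) If $i\leftrightarrow j$ with $i\ne j$, some edge at $i$ is open. All edges at $i$ are closed with probability $\prod_r(1-p_r)^2=e^{-2\beta^2\zeta(\alpha)}$, so $\tau(z)\le1-e^{-2\beta^2\zeta(\alpha)}$ for $z\ne0$. By \eqref{eq:tau}, $\mathbb E\langle M_N^2\rangle_N\le2^{-N}+1-e^{-2\beta^2\zeta(\alpha)}$. Let $N\to\infty$, and combine the result with Theorem~\ref{thm:order}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{AN}
Aizenman and Newman, Commun.\ Math.\ Phys.\ \textbf{107} (1986) 611--647.

\bibitem{problem}
\emph{Existence of a Phase Transition in the One-Dimensional\dots\ --- Plain-Language Explanation}, \texttt{https://gist.science/paper/2604.07130}.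

\end{thebibliography}
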